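# Charged segments at a puncture: positive solutions of $\Delta u+u\mu=0$ that vanish on the unit sphere

## 1. Smeared segments running into the origin, and their Green potential

Draw countably many segments from the origin of $\mathbb R^d$, in directions $e_1,e_2,\dots$ that accumulate at a single direction. Put electric charge on each of them, smear the charge over an extremely thin tube, and let $h$ be the potential in the unit ball. We first build this object and then say what it is for.

Let $d\ge3$, let $B$ be the unit ball, $U=\{0<|x|<1\}$ the punctured ball, $S_t=\{|x|=t\}$. Let $G_B$ be the Green function of $B$, normalized by $-\Delta G_B(\cdot,y)=\delta_y$: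
$$G_B(x,y)=c_d\big(|x-y|^{2-d}-D^{2-d}\big),\qquad D^2=|x-y|^2+(1-|x|^2)(1-|y|^2).\tag{1}$$
So $G_B(x,y)\le c_d|x-y|^{2-d}$. If $|x|,|y|\le 5/8$, then $(1-|x|^2)(1-|y|^2)\ge(39/64)^2>0.37$, while $0.2\,|x-y|^2\le0.2\,(5/4)^2<0.32$. Hence $D^2\ge1.2\,|x-y|^2$ and
$$G_B(x,y)\ge c\,|x-y|^{2-d}\qquad(|x|,|y|\le 5/8),\qquad c=c_d\big(1-1.2^{(2-d)/2}\big)>0.\tag{2}$$
In these notes $C,c>0$ denote constants that depend only on $d$ and may change from line to line.

Fix a unit vector $e_\infty$ and unit vectors $e_j$, $j\ge1$, with $|e_j-e_\infty|=2^{-j}$. Put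
$$\delta_j=2^{-j-5}\ \text{(aperture)},\qquad \lambda_j=2^{-j}\delta_j^{d-2}\ \text{(strength)},\qquad \ell_j=2^{-j-1}\ \text{(length)}.$$
For $i<j$ we have $|e_i-e_j|\ge2^{-i}-2^{-j}\ge2^{-i-1}=16\,\delta_i$. Therefore, for all $i\ne j$,
$$|e_i-e_j|\ge16\,\delta_{\min(i,j)}\ge3\delta_i+2\delta_j.\tag{3}$$
Let $A_j\ge1$ be parameters, to be chosen at the very end of the construction, and put
$$\Lambda_j(t)=A_jt^{-2d},\qquad \varepsilon_j(t)=\delta_j\,t\,e^{-\Lambda_j(t)}\le t/8 .$$
Both factors $t$ and $e^{-\Lambda_j(t)}$ increase with $t$, so $\varepsilon_j$ is increasing. Let $\beta\in C_c^\infty(B)$ be radial, $\beta\ge0$, $\int\beta=1$, and let $m_{j,t}$ be the probability measure with density $\varepsilon_j(t)^{-d}\beta\big((x-te_j)/\varepsilon_j(t)\big)$, which is a blob of radius at most $\varepsilon_j(t)$ around the point $te_j$. Define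
$$\nu=\sum_j\lambda_j\int_0^{\ell_j}m_{j,t}\,t^{d-2}\,dt,\qquad h=G_B\nu,\qquad \mu=1_U\,\frac{\nu}{h}.$$

We check that these are good objects. The total mass of $\nu$ is $\sum_j\lambda_j\ell_j^{d-1}/(d-1)<\infty$, and $\nu$ is carried by $|x|\le\frac98\ell_1=\frac9{32}$. If $s>0$, only blobs with $\frac98t\ge s$ reach $\{|x|>s\}$, so only $t\ge 8s/9$ and the finitely many $j$ with $\ell_j\ge 8s/9$ contribute there. Hence $\nu$ has a $C^\infty$ density on $\mathbb R^d\setminus\{0\}$. On $\{s<|x|<1\}$ the potential $h$ is the potential of the finite measure $\nu|_{\{|x|\le s\}}$, which is harmonic there, plus the potential of a bounded density with compact support in $B$, which is continuous. So $h$ is continuous in $U$, and since $-\Delta h=\nu$ there with a smooth density, elliptic regularity gives $h\in C^\infty(U)$. Clearly $h>0$. As $\nu$ has compact support in $B$, $h(x)\to0$ when $|x|\to1$. Consequently $\mu$ has a $C^\infty$ density on $\mathbb R^d\setminus\{0\}$, vanishing for $|x|>9/32$, and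
$$\Delta h+h\mu=-\nu+\nu=0\quad\text{on }U .$$

**What this is for.** The function $h$ is one positive solution of $\Delta u+u\mu=0$ on $U$ that vanishes on the outer sphere. We shall see that $h$ is bounded off the tubes around the segments and very large inside them. If $d\ge5$, this makes each segment an insulated wire: one can prescribe a value at the end of the wire that sits at the origin, and the value can still be read off at the other end. Each wire then gives its own positive solution, and infinitely many of these are linearly independent. This answers a uniqueness question, which we now state.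

## 2. The cone $\mathcal H_0^{\Delta+\mu}(U)$ and two theorems about it

Let $d\ge2$.

**Definition.** A positive Radon measure $\mu$ on $\mathbb R^d\setminus\{0\}$ *locally generates continuous real potentials* if every point of $\mathbb R^d\setminus\{0\}$ has an open neighborhood $V\subset\mathbb R^d\setminus\{0\}$ such that the Green potential $G_V(1_V\mu)$ is a continuous real-valued function on $V$.

For example, a locally bounded density is enough: on a ball $V$ whose closure avoids $0$, $G_V(1_V\mu)$ is the Newtonian (for $d=2$: logarithmic) potential of a bounded function with bounded support, which is continuous, minus the harmonic function in $V$ with the same boundary values. In particular the measure $\mu$ of Section 1 qualifies. A point mass at $a\neq0$ does not, because its potential is $+\infty$ at $a$.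

**Definition.** $\mathcal H=\mathcal H_0^{\Delta+\mu}(U)$ is the set of continuous real $u\ge0$ on $U$ with $\Delta u+u\mu=0$ in the sense of distributions, that is, $\int u\,\Delta\varphi\,dx+\int u\varphi\,d\mu=0$ for all $\varphi\in C_c^\infty(U)$, and with $\lim_{|x|\to1}u(x)=0$.

This is a convex cone. No condition is imposed at the origin, so an element of $\mathcal H$ describes a way in which a positive solution can behave at the puncture. The **Picard principle** asks whether there is at most one such way: for $d\ge3$ and every $\mu$ as above, are any two nonzero elements of $\mathcal H$ proportional? The problem is posed in "The schedule of the program can be downloaded HERE.", https://www.sfb1283.uni-bielefeld.de/2019_RTP/program. The answer is no, and the dimensions in which it fails are exactly $d\ge5$.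

**Theorem B.** If $d\ge5$, there is a measure $\mu$ with $C^\infty$ density on $\mathbb R^d\setminus\{0\}$ (hence locally generating continuous real potentials) such that $\mathcal H_0^{\Delta+\mu}(U)$ contains infinitely many linearly independent functions.

**Theorem A.** If $d\in\{2,3,4\}$, then for every positive Radon measure $\mu$ on $\mathbb R^d\setminus\{0\}$ that locally generates continuous real potentials, any two nonzero elements of $\mathcal H_0^{\Delta+\mu}(U)$ are proportional.

Theorem B alone settles the question in the negative. The two proofs are independent of each other, apart from the common tools in Section 4.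

## 3. The measures $c|x|^{-2}dx$, computed by hand

Let $\mu=c|x|^{-2}dx$ with $c\ge0$; the case $c=0$ is the case of harmonic functions. The density is smooth on $U$, so elements of $\mathcal H$ are smooth. Let $u\in\mathcal H$ and let $Y$ be a spherical harmonic of degree $k$. The coefficient $y(r)=\int_{S^{d-1}}u(r\omega)Y(\omega)\,d\omega$ satisfies
$$y''+\frac{d-1}r\,y'+\frac{c-k(k+d-2)}{r^2}\,y=0,\qquad y(r)\to0\ \ (r\to1).$$
Trying $y=r^\alpha$ gives $\alpha=-\frac{d-2}2\pm\sqrt{D_k}$, where $D_k=\frac{(d-2)^2}4-c+k(k+d-2)$.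

*If $D_0<0$*, the coefficient $y_0$ with $Y=1$ is $r^{-(d-2)/2}$ times a combination of $\cos(b\log r)$ and $\sin(b\log r)$, $b=\sqrt{-D_0}$. Such a function changes sign on $(0,1)$ unless it is $0$. But $y_0\ge0$, so $y_0=0$ and $u=0$. The cone is $\{0\}$. This is why one speaks of nonzero elements.

*If $D_0\ge0$*, then $y_0$ is a multiple of $r^{-(d-2)/2-\sqrt{D_0}}-r^{-(d-2)/2+\sqrt{D_0}}$, or of $r^{-(d-2)/2}\log(1/r)$ when $D_0=0$. In either case $y_0=O\big(r^{-(d-2)/2-\sqrt{D_0}}\log(1/r)\big)$ as $r\to0$. For $k\ge1$ we get $y=b\,\big(r^{-(d-2)/2-\sqrt{D_k}}-r^{-(d-2)/2+\sqrt{D_k}}\big)$ with $D_k>D_0$. Positivity of $u$ gives $|y|\le\max|Y|\,y_0$, which is possible as $r\to0$ only if $b=0$. So $u$ is radial and the cone is a single ray. For $c=0$, $d\ge3$ it is spanned by $|x|^{2-d}-1$.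

For these radial measures a second, direction-dependent behavior at $0$ is always too large or too small. A counterexample must break the symmetry, as in Section 1.

## 4. Dividing by a positive solution: the energy with weight $h^2$

The purpose of this section is to turn the equation into a divergence-form equation without zero-order term. Let $h\in C(U)\cap W^{1,2}_{loc}(U)$, $h>0$. Put
$$E(f,\varphi)=\int_Uh^2\,\nabla f\cdot\nabla\varphi\,dx,\qquad E(f)=E(f,f),$$
whenever the integrand is integrable (for $E(f)$ the value $+\infty$ is allowed).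

**Definition.** A *weak solution* in an open $O\subset U$ is a $w\in W^{1,2}_{loc}(O)$ with $E(w,\varphi)=0$ for all $\varphi\in C_c^\infty(O)$.

By mollification this then holds for all $\varphi\in W^{1,2}$ with compact support in $O$. Example: on $U$ with $d\ge3$ take $h=|x|^{2-d}$. Then $w=|x|^{d-2}$ is a weak solution, since $h^2\nabla w=(d-2)|x|^{-d}x$ has divergence $0$ away from $0$. Note that $hw=1$ is harmonic, as $h$ is; (F3) below says that this is no accident.

Since $h^2$ is locally bounded above and below by positive constants, $\operatorname{div}(h^2\nabla\cdot)$ is locally uniformly elliptic. De Giorgi–Nash–Moser theory applies: weak solutions are continuous, satisfy local Hölder estimates in terms of their sup norm, and obey the strong maximum principle.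

**(T1) Caccioppoli.** If $W$ is a bounded weak solution in $O$ and $\zeta$ is bounded, in $W^{1,2}$, with compact support in $O$, then $\int h^2\zeta^2|\nabla W|^2\le4\sup W^2\int h^2|\nabla\zeta|^2$. Indeed, testing with $W\zeta^2$ gives $\int h^2\zeta^2|\nabla W|^2=-2\int h^2\zeta W\,\nabla W\cdot\nabla\zeta$, and Cauchy–Schwarz finishes.

**(T2) Compactness.** Let $O_n\uparrow U$ be open and $W_n$ weak solutions in $O_n$ with $|W_n|\le1$. By the Hölder estimates, Arzelà–Ascoli and a diagonal argument, a subsequence converges locally uniformly in $U$. By (T1) it is bounded in $W^{1,2}_{loc}$, so along a further subsequence the gradients converge weakly in $L^2_{loc}$, and the limit is a weak solution in $U$.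

**(T3) Minimizers.** Let $\mathcal K$ be the set of $f\in W^{1,2}_{loc}(U)$ with $0\le f\le1$ that take prescribed values a.e. on a given measurable set, and suppose that $\mathcal K$ contains an element of finite energy. Then $E$ has a minimizer on $\mathcal K$. Indeed, a minimizing sequence $f_n$ is bounded in $W^{1,2}(O)$ for each $O\Subset U$, so a subsequence converges weakly in $W^{1,2}_{loc}$ and a.e. to some $f\in\mathcal K$. The fields $h\nabla f_n$ are bounded in $L^2(U)$ and converge weakly there to $h\nabla f$. So $E(f)\le\liminf E(f_n)$.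

Let $f$ be a minimizer and $\varphi\in W^{1,2}_{loc}(U)$ with $E(\varphi)<\infty$. Clipping to $[0,1]$ does not increase $E$. So if $\min(1,\max(0,f+t\varphi))\in\mathcal K$ for all $t$ near $0$ (resp. all small $t>0$), then $E(f)\le E(f+t\varphi)=E(f)+2tE(f,\varphi)+t^2E(\varphi)$ for these $t$, and hence $E(f,\varphi)=0$ (resp. $\ge0$).

**(F1)** *If $0\neq u\in\mathcal H$, then $u$ is superharmonic, $u>0$, and $u\in W^{1,2}_{loc}(U)$.* First, $u$ is continuous with $\Delta u=-u\mu\le0$, so it is superharmonic, and $u>0$ by the minimum principle because $U$ is connected. For the last claim let $\chi\in C_c^\infty(U)$, let $u_\varepsilon\geq 0$ be mollifications, smooth and superharmonic near $\operatorname{supp}\chi$, and let $M\ge u_\varepsilon$ on $\operatorname{supp}\chi$ for all small $\varepsilon$. Then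
$$\int\nabla u_\varepsilon\cdot\nabla\big(\chi^2(u_\varepsilon-M)\big)=\int(-\Delta u_\varepsilon)\,\chi^2(u_\varepsilon-M)\le0 ,$$
so $\int\chi^2|\nabla u_\varepsilon|^2\le2M\int\chi|\nabla u_\varepsilon||\nabla\chi|$, whence $\int\chi^2|\nabla u_\varepsilon|^2\le4M^2\int|\nabla\chi|^2$. Let $\varepsilon\to0$.

**(F2)** *If $u\in C\cap W^{1,2}_{loc}(U)$ and $-\Delta u=u\mu$, then $\int\nabla u\cdot\nabla f\,dx=\int uf\,d\mu$ for every continuous $f\in W^{1,2}$ with compact support in $U$.* For smooth $f$ this is the equation. In general mollify $f$: the mollifications converge uniformly and in $W^{1,2}$, with supports in a fixed compact set. The same holds with an open $O\subset U$ in place of $U$.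

**(F3)** *Let in addition $-\Delta h=h\mu$ on $U$.*

(a) *If $u\in C\cap W^{1,2}_{loc}(U)$ and $-\Delta u=u\mu$, then $w=u/h$ is a weak solution.* Indeed $h^2\nabla w=h\nabla u-u\nabla h$, and for $\varphi\in C_c^\infty(U)$, by (F2),
$$\int h^2\nabla w\cdot\nabla\varphi=\int\nabla u\cdot\nabla(h\varphi)-\int\nabla h\cdot\nabla(u\varphi)=\int uh\varphi\,d\mu-\int hu\varphi\,d\mu=0 ;$$
the two terms $\int\varphi\nabla u\cdot\nabla h$ that were added cancel.

(b) *If $w$ is a weak solution in an open $O\subset U$, then $-\Delta(hw)=hw\mu$ in $O$.* For $\varphi\in C_c^\infty(O)$,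
$$\int\nabla(hw)\cdot\nabla\varphi=\int\nabla h\cdot\nabla(w\varphi)+\int\nabla w\cdot(h\nabla\varphi-\varphi\nabla h)=\int hw\varphi\,d\mu+\int h^2\nabla w\cdot\nabla(\varphi/h),$$
and the last term is $0$, because $\varphi/h\in W^{1,2}$ has compact support in $O$.

So once one solution $h\in\mathcal H$ is fixed, every weak solution $w$ in $U$ with $0\le w\le1$ produces an element $hw$ of $\mathcal H$, since $0\le hw\le h\to0$ at the outer sphere. For Theorem B we need a weight $h^2$ that admits many non-constant bounded weak solutions.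

## 5. What the weight has to do: two failures

A natural way to look for a non-constant bounded weak solution is to prescribe direction-dependent data at the puncture. Let $w_0$ be a non-constant Lipschitz function of $x/|x|$ with values in $[0,1]$, let $w_s$ minimize $E$ among all $f$ with $0\le f\le1$ and $f=w_0$ on $\{|x|<s\}$, and let $s\to0$. For simple weights in $d\ge3$ this fails, in two opposite ways.

*Too large a weight.* Let $\mu=0$, $h=|x|^{2-d}-1$. For $|x|\le\frac12$ we have $h\ge\frac12|x|^{2-d}$, and $|\nabla w_0|^2=|x|^{-2}|\nabla_Sw_0|^2$ with $\nabla_S$ the gradient on the sphere. So for small $s$ every competitor has energy at least a positive multiple of $\int_0^sr^{4-2d}\,r^{-2}\,r^{d-1}dr=\int_0^sr^{1-d}dr=\infty$. There is no minimizer of finite energy.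

*Too small a weight.* Let $h=G_Bf_0$ with $0\le f_0\in C_c^\infty(B)$, $f_0\ne0$, and $\mu=1_Uf_0/h$. Now $h$ is bounded. Multiply $w_0$ by a cutoff that is $1$ on $|x|\le s$, $0$ on $|x|\ge2s$, and has gradient at most $1/s$. The product is a competitor whose gradient is $\le C(w_0)/|x|$ and vanishes for $|x|>2s$. So $E(w_s)\le C(w_0)\sup h^2\,s^{d-2}\to0$. The limit of the $w_s$ has energy $0$ by weak lower semicontinuity and is constant. The data have been forgotten.

So $h$ must be bounded where $w_0$ changes, which gives finite energy, and so large where $w_0$ is constant that an energy bound forces $w_s$ to keep its value there. The potential of Section 1 is designed for this; the next step is to measure it.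

## 6. The potential $h$ off the tubes and inside the tubes

From here to the end of Section 9, $h$ and $\mu$ are as in Section 1.

**Upper bound off the tubes.** If $\big|\frac x{|x|}-e_j\big|\ge2\delta_j$ for all $j$, then
$$h(x)\le c_d .\tag{4}$$
To prove this, use that $G_B(x,\cdot)$ is superharmonic and that $m_{j,t}$ is radial about $te_j$. Hence $\int G_B(x,\cdot)\,dm_{j,t}\le G_B(x,te_j)$ and
$$h(x)\le\sum_j\lambda_j\int_0^{\ell_j}G_B(x,te_j)\,t^{d-2}\,dt .$$
With $\varrho=|x|$, expanding the square gives
$$|x-te_j|^2=(\varrho-t)^2+\varrho t\,\Big|\frac x{|x|}-e_j\Big|^2\ge(\varrho-t)^2+4\delta_j^2\varrho t\ge\delta_j^2(\varrho+t)^2 .$$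
Since $\lambda_j\delta_j^{2-d}=2^{-j}$ and $\big(\frac t{\varrho+t}\big)^{d-2}\le1$,
$$h(x)\le c_d\sum_j\lambda_j\delta_j^{2-d}\int_0^{\ell_j}(\varrho+t)^{2-d}t^{d-2}\,dt\le c_d\sum_j2^{-j}=c_d .$$

**Lower bound in the tubes.** Let $x=ze_j+y$ with $y\perp e_j$, $0<z\le\ell_j$, $\rho=|y|$, $\varepsilon_j(z)\le\rho\le\delta_jz$. Then
$$h(x)\ge c\,\lambda_j\,z^{d-2}\rho^{3-d}.\tag{5}$$
Keep only the charge with $t\in[z-\rho,z]$. For $y'\in\operatorname{supp}m_{j,t}$ we have $|x-y'|\le|x-te_j|+\varepsilon_j(t)\le2\rho+\varepsilon_j(z)\le3\rho$, because $\varepsilon_j$ increases. Also $t\ge(1-\delta_j)z\ge\frac78z$, and $|x|,|y'|\le5/8$. By (2), $h(x)\ge c\,\lambda_j\cdot\rho\cdot z^{d-2}\cdot\rho^{2-d}$, which is (5).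

*The constants in (4) and (5) do not depend on the $A_j$.* The thickness of the smearing decides only how far in, down to $\rho=\varepsilon_j(z)$, the bound (5) holds. This freedom will be used.

## 7. One family of minimizers per segment

Here we set up the data of Section 5 for the new weight and show that they have bounded energy. Fix $i$. Let $w_0^{(i)}(x)=\zeta_i\big(\big|\frac x{|x|}-e_i\big|\big)$, where $\zeta_i=1$ on $[0,2\delta_i]$, $\zeta_i=0$ on $[3\delta_i,\infty)$, linear in between.

**Energy.** Almost everywhere where $\nabla w_0^{(i)}\ne0$ we have $2\delta_i\le\big|\frac x{|x|}-e_i\big|\le3\delta_i$. By (3), for $j\neq i$ then $\big|\frac x{|x|}-e_j\big|\ge3\delta_i+2\delta_j-3\delta_i=2\delta_j$. So (4) applies there. Since $|\nabla w_0^{(i)}|\le\delta_i^{-1}|x|^{-1}$ and a cap of radius $3\delta_i$ on $S^{d-1}$ has measure at most $C\delta_i^{d-1}$,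
$$E(w_0^{(i)})\le C\,\delta_i^{-2}\,\delta_i^{d-1}\int_0^1r^{d-3}\,dr\le E_0,\tag{6}$$
with $E_0=E_0(d)$ independent of $i$ and of all $A_j$.

**Values in the tubes.** If $x=ze_j+y$, $y\perp e_j$, $z>0$, $|y|\le\delta_jz$, then $\big|\frac x{|x|}-e_j\big|\le|y|/z\le\delta_j$ (a chord is at most the tangent of its angle). So $w_0^{(i)}=1$ in the tube of $e_i$. In the tube of $e_j$, $j\ne i$, (3) gives $\big|\frac x{|x|}-e_i\big|\ge3\delta_i+2\delta_j-\delta_j>3\delta_i$, so $w_0^{(i)}=0$. In short, $w_0^{(i)}=\delta_{ij}$ (Kronecker) in the tube of $e_j$.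

**Minimizers.** For $0<s<1$ let $w_s=w_s^{(i)}$ minimize $E$ over all $f\in W^{1,2}_{loc}(U)$ with $0\le f\le1$ and $f=w_0^{(i)}$ a.e. on $\{|x|<s\}$; it exists by (T3). As $w_0^{(i)}$ competes, $E(w_s)\le E_0$. By (T3) with $\varphi\in C_c^\infty(\{s<|x|<1\})$, $w_s$ is a weak solution in $\{s<|x|<1\}$, hence continuous there.

It remains to show that $w_s$ remembers $\delta_{ij}$ along the $j$-th tube, up to a small error, uniformly in $s$.

## 8. Averages along a tube: one radius, and where this stops

The only information is $\int h^2|\nabla w_s|^2\le E_0$, so we follow an average of $w_s$ over cross-sections of the tube and estimate its derivative. The first choice is to average deep inside, where $h$ is largest, at radii comparable with $\varepsilon_j(z)$. Consider points $ze_j+\eta\,\varepsilon_j(z)\,\omega$ with $1<\eta<2$ and $\omega\in S^{d-2}\subset e_j^\perp$. We have $2\varepsilon_j(z)\le\delta_jz$, because $\Lambda_j\ge1$, so (5) holds at these points. Their $z$-derivative is bounded, because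
$$\varepsilon_j'(z)=\delta_je^{-\Lambda_j}(1+2d\Lambda_j)\le1+2d ,$$
and $dx$ is comparable with $\varepsilon_j^{d-1}\,dz\,d\eta\,d\omega$. By Cauchy–Schwarz the change of the average along the tube is therefore at most
$$C\int|\nabla w_s|\,\varepsilon_j^{1-d}\,dx\le CE_0^{1/2}\Big(\int\frac{\varepsilon_j^{2-2d}}{h^2}\,dx\Big)^{1/2}\le CE_0^{1/2}\Big(\lambda_j^{-2}\int_0^{\ell_j}z^{4-2d}\,\varepsilon_j(z)^{d-5}\,dz\Big)^{1/2},$$
where the exponent of $\varepsilon_j$ is $(2-2d)+(2d-6)+(d-1)=d-5$.

For $d\ge6$ this is good enough. There $\varepsilon_j^{d-5}\le\varepsilon_j\le e^{-\Lambda_j}\le\Lambda_j^{-1}$, so the integral is at most $A_j^{-1}\int_0^{\ell_j}z^4dz\le A_j^{-1}$, and a large $A_j$ makes it as small as we like. For $d=5$ the factor $\varepsilon_j^{d-5}$ is $1$, and the bound is $\lambda_j^{-2}\int_0^{\ell_j}z^{-6}dz=\infty$ *no matter how thin the smearing is*. This is the exact point where averaging at one radius stops.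

But at $d=5$ every radius between $\varepsilon_j(z)$ and $\delta_jz$ has the same cost. There are about $\Lambda_j(z)$ logarithmic scales of radii. If we average over all of them with equal weight, the cost is divided by their number. So the average should be uniform in $\log\rho$.

## 9. Averages over all logarithmic scales, and the proof of Theorem B

Let $d\ge5$.

**Step 1: coordinates that are uniform in $\log\rho$.** For $z\in(0,\ell_j)$, $\theta\in(0,1)$, $\omega\in S^{d-2}\subset e_j^\perp$ put
$$\gamma(z,\theta,\omega)=ze_j+\rho\,\omega,\qquad\rho=\delta_j\,z\,e^{-\theta\Lambda_j(z)}\in(\varepsilon_j(z),\delta_jz).$$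
Since $\Lambda_j'=-2d\Lambda_j/z$ and $xe^{-x}\le1$,
$$\partial_z\rho=\frac\rho z\,(1+2d\,\theta\Lambda_j)=\delta_je^{-\theta\Lambda_j}(1+2d\,\theta\Lambda_j)\le1+2d,\qquad|\partial_z\gamma|\le2+2d .$$
The curves $z\mapsto\gamma$ keep bounded speed although they cross a tube that becomes exponentially thin. For fixed $z$, $\rho$ is strictly decreasing in $\theta$, so $\gamma$ is a diffeomorphism onto its image $\mathcal T_j$. From $|\partial_\theta\rho|=\rho\Lambda_j$,
$$dx=\rho^{d-2}\,dz\,d\rho\,d\omega=\rho^{d-1}\Lambda_j\,dz\,d\theta\,d\omega .\tag{7}$$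
Let $a_j[f](z)=|S^{d-2}|^{-1}\int_{S^{d-2}}\int_0^1f(\gamma(z,\theta,\omega))\,d\theta\,d\omega$.

**Step 2: $a_j[w_s]$ is absolutely continuous and starts at $\delta_{ij}$.** For $[\alpha,\alpha']\subset(0,\ell_j)$ the map $\gamma$ extends to a bi-Lipschitz map of $[\alpha,\alpha']\times[0,1]\times S^{d-2}$ onto a compact subset of $U$. So $w_s\circ\gamma\in W^{1,2}$ on this product, and by Fubini $a_j[w_s]\in W^{1,2}(\alpha,\alpha')$ with derivative $|S^{d-2}|^{-1}\iint\nabla w_s(\gamma)\cdot\partial_z\gamma\,d\theta\,d\omega$. Hence $a_j[w_s]$ has a locally absolutely continuous representative on $(0,\ell_j)$. For $z<s/2$ we have $|\gamma|\le2z<s$, where $w_s=w_0^{(i)}$ a.e., so the representative equals $\delta_{ij}$ on $(0,\min(s/2,\ell_j))$ by Section 7. For $z\in(s,\ell_j)$ we have $|\gamma|\ge z>s$, where $w_s$ is continuous. The pointwise average is then continuous in $z$, so it coincides with the representative.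

**Step 3: the estimate.** For $z\in(0,\ell_j)$, by Step 2, (7) and Cauchy–Schwarz,
$$|a_j[w_s](z)-\delta_{ij}|\le C\int_0^{\ell_j}\!\!\iint|\nabla w_s(\gamma)|\,d\theta\,d\omega\,dz=C\int_{\mathcal T_j}|\nabla w_s|\,\frac{\rho^{1-d}}{\Lambda_j}\,dx\le CE_0^{1/2}\Big(\int_{\mathcal T_j}\frac{\rho^{2-2d}}{h^2\Lambda_j^2}\,dx\Big)^{1/2}.$$
By (5), $h^{-2}\le C\lambda_j^{-2}z^{4-2d}\rho^{2d-6}$ on $\mathcal T_j$, so
$$\int_{\mathcal T_j}\frac{\rho^{2-2d}}{h^2\Lambda_j^2}\,dx\le\frac C{\lambda_j^2}\int_0^{\ell_j}\frac{z^{4-2d}}{\Lambda_j(z)^2}\int_{\varepsilon_j(z)}^{\delta_jz}\rho^{(2d-6)+(2-2d)+(d-2)}\,d\rho\,dz .$$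
The exponent of $\rho$ is $d-6\ge-1$; this is the only place where $d\ge5$ is used. As $\rho\le1$, the inner integral is at most $\int_{\varepsilon_j(z)}^{\delta_jz}\rho^{-1}d\rho=\Lambda_j(z)$. One factor $\Lambda_j$ survives in the denominator, and the whole is at most
$$C\lambda_j^{-2}\int_0^{\ell_j}z^{4-2d}\,A_j^{-1}z^{2d}\,dz\le C\lambda_j^{-2}A_j^{-1}.$$
The constants $C$, $E_0$ and $\lambda_j$ do not depend on the $A$'s. So we may now fix each $A_j$, depending only on $j$ and $d$, so large that $CE_0\lambda_j^{-2}A_j^{-1}\le16^{-j}$. Then for all $i,j,s$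
$$\big|a_j[w_s^{(i)}](z)-\delta_{ij}\big|\le4^{-j}\qquad(z\in(s,\ell_j)).\tag{8}$$

**Step 4: passage to the limit.** Fix $i$. By (T2), along a sequence $s\to0$, $w_s^{(i)}$ converges locally uniformly in $U$ to a weak solution $w^{(i)}$ with $0\le w^{(i)}\le1$. The closure of the cross-section $\{\gamma(\ell_j/2,\theta,\omega)\}$ is a compact subset of $U$. So (8) at $z=\ell_j/2$ passes to the limit: $M_{ij}:=a_j[w^{(i)}](\ell_j/2)$ satisfies $|M_{ij}-\delta_{ij}|\le4^{-j}$ for all $j$. By (F3)(b), $u_i:=hw^{(i)}\ge0$ is a continuous solution of $\Delta u_i+u_i\mu=0$ on $U$, and $0\le u_i\le h\to0$ as $|x|\to1$. Thus $u_i\in\mathcal H$ for all $i\ge1$.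

**Step 5: independence.** Suppose $\sum_{i\le n}c_iu_i=0$. Divide by $h$ and apply $a_j$ at $\ell_j/2$: $\sum_{i\le n}c_iM_{ij}=0$ for $j\le n$. The matrix $(M_{ij})_{i,j\le n}=I+P$ satisfies $\sum_j|P_{ij}|\le\sum_{j\ge1}4^{-j}=\frac13$ for every $i$, so it is invertible and all $c_i=0$. Hence $u_1,u_2,\dots$ are linearly independent; in particular $u_1$ and $u_2$ are nonzero and not proportional. Theorem B is proved. $\blacksquare$

## 10. Dimensions $2,3,4$: a pair of solutions without common minorant

From now on $d\in\{2,3,4\}$ and $\mu$ is any measure as in Section 2. We suppose that $u_1,u_2\in\mathcal H\setminus\{0\}$ are not proportional and look for a contradiction. The first step makes the two solutions as different as possible; the rest of the lecture then constructs a nonzero solution below both.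

**Step 1: neither dominates a multiple of the other.** Let $t=\max\{s\ge0:u_1\ge su_2\}$, which is finite because $u_2>0$, and $u=u_1-tu_2\in\mathcal H\setminus\{0\}$. Let $t'=\max\{s\ge0:u_2\ge su\}$ and $v=u_2-t'u\in\mathcal H$. If $v=0$, then $u_2=t'u$ with $t'>0$, and $u_1=u+tu_2=(1/t'+t)u_2$, which is excluded. So $v\ne0$. For no $s>0$ is $v\ge su$, by maximality of $t'$. For no $s>0$ is $u\ge sv$: it would give $(1+st')u\ge su_2$, so $u_1\ge\big(t+\frac s{1+st'}\big)u_2$, against maximality of $t$.

**Step 2: subtract the largest common part.** Let $F=\{k\in\mathcal H:k\le\min(u,v)\}$ and fix $x_0\in U$. For $k\in F$, $k/(u+v)\in[0,1]$ is a weak solution for the weight built from $h=u+v$, by (F1) and (F3)(a). By (T2) a sequence in $F$ that maximizes $k(x_0)$ has a subsequence for which these quotients converge locally uniformly to a weak solution. By (F3)(b) its product with $h$ solves the equation, and it is again $\le\min(u,v)$. So some $k\in F$ maximizes $k(x_0)$. Replace $u,v$ by $u-k,v-k$. These are in $\mathcal H$ and nonzero,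 since $u=k$ would give $v\ge u$ and $v=k$ would give $u\ge v$. If $k'\in\mathcal H$ and $k'\le\min(u-k,v-k)$, then $k+k'\in F$, so $k'(x_0)=0$ and $k'\equiv0$ by (F1). Hence we may assume:
$$u,v\in\mathcal H\setminus\{0\},\ \text{ and the only }k\in\mathcal H\text{ with }k\le\min(u,v)\text{ is }k=0.\tag{9}$$

From now on
$$h=u+v,\qquad w=u/h\in(0,1),\qquad p=\min(w,1-w)=\min(u,v)/h>0 .$$
By (F3)(a), $w$ and $1-w$ are weak solutions.

**Step 3: $p$ is a weak supersolution**, that is, $E(p,\varphi)\ge0$ for bounded $0\le\varphi\in W^{1,2}$ with compact support in $U$. Put $Y=2w-1$, a weak solution, and $\psi_n(s)=\min(1,ns^+)$. Since $\psi_n'\ge0$,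
$$0=E(Y,\varphi\psi_n(Y))=\int h^2\psi_n(Y)\nabla Y\cdot\nabla\varphi+\int h^2\varphi\,\psi_n'(Y)|\nabla Y|^2\ge\int h^2\psi_n(Y)\nabla Y\cdot\nabla\varphi .$$
Letting $n\to\infty$ gives $E(Y^+,\varphi)\le0$. As $p=w-Y^+$, $E(p,\varphi)\ge0$.

**The plan, and a naive version of it.** By (F3)(b) it suffices, against (9), to find a weak solution $q\ne0$ with $0\le q\le p$. If $p$ were bounded below near the origin on whole spheres $S_r$, uniformly in $r$, one would take $q$ with constant boundary values there. A Harnack inequality for $u$, $v$ and $h$ on the annuli $\{2r\le|x|\le16r\}$ would be the tool. It is not available, since superharmonic functions have none. For instance, the potential of Section 1 in dimension $4$ is at most $c_4$ in the direction $-e_\infty$, and at distance $z$ from $0$ it exceeds $c\lambda_1z^2\varepsilon_1(z)^{-1}$ in the first tube, which tends to $\infty$. What survives in $d\le4$ is weaker: the minimum of $f$ on the annulus controls the energy of a well-chosen radial cutoff with weight $f^2$, and it is comparable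 with $f$ on most of the annulus. These two facts (Lemma 3) will replace Harnack.

## 11. The outer sphere is negligible

The weight $h^2$ degenerates at $|x|=1$. This section shows that one may integrate by parts up to $|x|=1$ without boundary terms.

**Lemma 1.** Let $\chi_\varepsilon=\min(1,(2h/\varepsilon-1)^+)$. For $0<s<1$, $\int_{s<|x|<1}h^2|\nabla\chi_\varepsilon|^2\to0$ as $\varepsilon\to0$. Moreover $\chi_\varepsilon=0$ near $|x|=1$, and $\chi_\varepsilon=1$ on any given compact subset of $U$ for small $\varepsilon$.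

**Proof.** Let $\eta$ be smooth, $0\le\eta\le1$, $\eta=0$ for $|x|\le s/2$, $\eta=1$ for $|x|\ge s$. For $0<\delta<\varepsilon/2$ the function $f=(\min(h,\varepsilon)-\delta)^+\eta\le\varepsilon$ is continuous, in $W^{1,2}$, with compact support in $U$, because $h<\delta$ near $|x|=1$. By (F2), applied to $h$, $\int\nabla h\cdot\nabla f=\int hf\,d\mu$, so
$$\int_{\{\delta<h<\varepsilon\}}\eta|\nabla h|^2\le\varepsilon\Big(\int_{s/2\le|x|<1}h\,d\mu+\int|\nabla h||\nabla\eta|\Big)=:\varepsilon M_s .$$
Here $M_s<\infty$: $\mu$ is finite on the compact set $\{s/2\le|x|\le1\}$, $h$ is bounded on $\{s/2\le|x|<1\}$, and $\nabla\eta$ lives on a compact subset of $U$. Since $|\nabla\chi_\varepsilon|=\frac2\varepsilon|\nabla h|$ on $\{\varepsilon/2<h<\varepsilon\}$ and is $0$ a.e. elsewhere,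
$$\int_{s<|x|<1}h^2|\nabla\chi_\varepsilon|^2\le\varepsilon^2\cdot\frac4{\varepsilon^2}\int_{\{\varepsilon/2<h<\varepsilon,\ |x|>s\}}|\nabla h|^2\le4\varepsilon M_s .$$
The remaining claims follow from $h\to0$ at $|x|=1$ and $h>0$. $\square$

**Lemma 2.** Let $W$ be a bounded weak solution in $U$ and $0<s<1$. Then $\int_{s<|x|<1}h^2|\nabla W|^2<\infty$, and $E(W,\psi)=0$ for every bounded $\psi\in W^{1,2}_{loc}(U)$ with $\psi=0$ on $\{|x|<s\}$ and $E(\psi)<\infty$.

**Proof.** With $\eta$ as in the previous proof, (T1) with $\zeta=\eta\chi_\varepsilon$ gives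
$$\int h^2\eta^2\chi_\varepsilon^2|\nabla W|^2\le4\sup W^2\int h^2|\nabla(\eta\chi_\varepsilon)|^2\le8\sup W^2\Big(\int h^2|\nabla\eta|^2+\int_{|x|>s/2}h^2|\nabla\chi_\varepsilon|^2\Big).$$
The right side stays bounded as $\varepsilon\to0$ by Lemma 1, and Fatou's lemma gives the first claim. The function $\psi\chi_\varepsilon$ is bounded and in $W^{1,2}$ with compact support in $U$, so $E(W,\psi\chi_\varepsilon)=0$:
$$\int h^2\chi_\varepsilon\nabla W\cdot\nabla\psi=-\int h^2\psi\nabla W\cdot\nabla\chi_\varepsilon .$$
By Cauchy–Schwarz, the first claim and Lemma 1, the right side tends to $0$. The left side tends to $E(W,\psi)$ by dominated convergence. $\square$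

## 12. Radial cutoffs for superharmonic weights in dimension at most four

This is the only section in which $d\le4$ is used.

**Lemma 3.** Let $d\le4$, $r>0$, and let $f>0$ be continuous and superharmonic on $\{r<|x|<32r\}$. Put $T=\{2r\le|x|\le16r\}$ and $m_f=\min_Tf$.

(i) For $(a,b)\in\{(2,4),(4,8),(8,16)\}$ there is a Lipschitz radial nondecreasing $\tau$ with $\tau=0$ for $|x|\le ar$, $\tau=1$ for $|x|\ge br$, and $\int f^2|\nabla\tau|^2\le Cr^{d-2}m_f^2$.

(ii) $\int_Tf\,dx\le Cr^dm_f$.

(iii) If $f$ is positive, continuous and superharmonic on $\{r/2<|x|<32r\}$, then $\inf_{r\le|x|\le16r}f\ge c\,m_f$.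

**Proof.** Replacing $f(x)$ by $f(rx)$ we may take $r=1$; the integral in (i) scales with $r^{d-2}$ and that in (ii) with $r^d$.

**Step 1: splitting $f$.** The aim is to write $f$ on $T$ as a harmonic part of size $m_f$ plus the potential of a measure of mass $\le Cm_f$. Let $\Omega''=\{5/4<|x|<28\}$ and $\Omega'=\{3/2\le|x|\le24\}$. By the Riesz decomposition $f=k+G\nu$ on $\Omega''$, with $k\ge0$ harmonic, $\nu=-\Delta f$ (this $\nu$ has nothing to do with Section 1) and $G=G_{\Omega''}$. Let $\nu_1=\nu|_{\Omega'}$, $\nu_2=\nu-\nu_1$. The function $k+G\nu_2$ is nonnegative, harmonic in the interior of $\Omega'$, and $\le f$. Harnack's inequality on $T$, together with its value at a minimum point of $f$ on $T$, gives $k+G\nu_2\le Cm_f$ on $T$. Since $G$ is positive and lower semicontinuous, $G\ge c>0$ on the compact set $T\times\Omega'$. So at a minimum point $x^*$ of $f$ on $T$ we get $c\,\nu_1(\Omega')\le G\nu_1(x^*)\le f(x^*)=m_f$, that is, $\nu_1(\Omega')\le Cm_f$.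

**Step 2: $L^2$ norms on spheres.** Here $d\le4$ enters:
$$G(x,y)\le C|x-y|^{-d/2}\qquad(x,y\in\Omega'').$$
For $d=3,4$ this holds because $G\le c_d|x-y|^{2-d}$, $d-2\le d/2$ and $|x-y|\le56$. For $d=2$, $G$ is at most $\frac1{2\pi}\log\frac{56}{|x-y|}\le C|x-y|^{-1}$.

For $y\in\Omega'$, $t\in[2,16]$ put $\delta=|t-|y||$ and $\hat y=ty/|y|$, so $|y-\hat y|=\delta$. For $x\in S_t$ we have $|x-y|\ge\delta$ and $|x-\hat y|\le|x-y|+\delta\le2|x-y|$, so $|x-y|\ge\frac13(\delta+|x-\hat y|)$. The part of $S_t$ with $|x-\hat y|<\sigma$ has area at most $C\sigma^{d-1}$. Writing $(\delta+|x-\hat y|)^{-d}$ as $\int_{|x-\hat y|}^\infty d\,(\delta+\sigma)^{-d-1}d\sigma$ and using Fubini, for $\delta>0$,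
$$\int_{S_t}|x-y|^{-d}\,dS(x)\le C\int_0^\infty(\delta+\sigma)^{-d-1}\sigma^{d-1}\,d\sigma\le C\int_0^\infty(\delta+\sigma)^{-2}\,d\sigma=C\delta^{-1}.$$
With $N(t)=\|f\|_{L^2(S_t)}$, Minkowski's inequality gives
$$N(t)\le Cm_f+C\int|t-|y||^{-1/2}\,d\nu_1(y)\quad(2\le t\le16),\qquad\text{so}\qquad\int_2^{16}N(t)\,dt\le Cm_f ,$$
because $\int_2^{16}|t-|y||^{-1/2}dt\le C$ and $\nu_1(\Omega')\le Cm_f$.

**Step 3: conclusions.** $N$ is continuous and positive on $[2,16]$. Let $\tau'=N^{-1}/\int_a^bN^{-1}$ on $(a,b)$; this $\tau$ is Lipschitz and rises where $N$ is small. Then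
$$\int f^2|\nabla\tau|^2=\int_a^b\tau'^2N^2\,dt=(b-a)\Big(\int_a^bN^{-1}\Big)^{-2}\le(b-a)^{-3}\Big(\int_a^bN\Big)^2\le Cm_f^2 ,$$
where $(b-a)^2\le\int_a^bN\int_a^bN^{-1}$ was used. This is (i). By Cauchy–Schwarz on $S_t$, $\int_Tf\le C\int_2^{16}N\le Cm_f$, which is (ii). For (iii) let $\varpi$ be harmonic on $\{\frac12<|x|<2\}$ with boundary values $0$ on $S_{1/2}$ and $1$ on $S_2$. The minimum principle gives $f\ge m_f\varpi$ there, since $f\ge m_f$ on $S_2\subset T$ and $f>0$; and $\varpi\ge c$ on $1\le|x|<2$. On $T$ we have $f\ge m_f$ anyway. $\square$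

Why the proof stops at $d=5$: for $d\ge4$ the integral of $|x-y|^{4-2d}$ over $S_t$ is of order $\delta^{3-d}$ for small $\delta$, so the $L^2(S_t)$ norm of the Newtonian kernel is of order $|t-|y||^{(3-d)/2}$. This is integrable in $t$ exactly when $d<5$, and at $d=5$ it diverges logarithmically.

## 13. The function $g_r$ and an upper bound for what is seen on $S_{1/2}$

To compare small spheres with the fixed sphere $S_{1/2}$ we use the weighted analog of the harmonic measure of an annulus. Let $0<r<1/64$ and $A=\{r<|x|<1/2\}$, so $32r<\frac12$. On $\overline A$ the weight $h^2$ is bounded above and below.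

**Step 1: definition of $g$.** Let $g=g_r$ minimize $\int_Ah^2|\nabla f|^2$ among $f\in W^{1,2}(A)$ with trace $0$ on $S_r$ and $1$ on $S_{1/2}$; it exists by the direct method, and by truncation we may take $0\le g\le1$. Minimality gives $E(g,\varphi)=0$ for $\varphi\in W^{1,2}_0(A)$ (extended by $0$), so $g$ is a weak solution in $A$ and continuous there. By the strong maximum principle $0<g<1$ in $A$, since a constant cannot have both traces. Extend $g$ by $1$ to $\frac12\le|x|<1$ and by $0$ to $|x|\le r$. Then $g\in W^{1,2}_{loc}(U)$ and $E(g)<\infty$.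

**Step 2: the measure $\sigma$ on $S_{1/2}$.** For $0\le\varphi\in C_c^\infty(\{r<|x|<1\})$ and $t>0$ the function $\min(1,g+t\varphi)$ has the same traces as $g$ on $S_r$ and $S_{1/2}$ and equals $1$ for $|x|\ge\frac12$. So $E(g)\le E(\min(1,g+t\varphi))\le E(g+t\varphi)$, and $E(g,\varphi)\ge0$. A positive distribution is a measure. So there is a Radon measure $\sigma=\sigma_r\ge0$ on $\{r<|x|<1\}$ with
$$E(g,\varphi)=\int\varphi\,d\sigma\quad\text{for continuous }\varphi\in W^{1,2}\text{ with compact support in }\{r<|x|<1\},\tag{10}$$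
first for $\varphi\in C_c^\infty$ and then by mollification. Since $g$ is a weak solution in $A$ and $\nabla g=0$ for $|x|>\frac12$, $\operatorname{supp}\sigma\subset S_{1/2}$. Let $\kappa=\sigma(S_{1/2})<\infty$. If $\kappa=0$, $g$ would be a weak solution in $\{r<|x|<1\}$ attaining its maximum $1$ inside, so $g\equiv1$ there, against the trace on $S_r$. So $\kappa>0$.

**Step 3: the superharmonic function $\Gamma=hg$.** By (F3)(b), $-\Delta(hg)=hg\mu\ge0$ in $A$. So $\Gamma:=hg$ is continuous, positive and superharmonic in $A\supset\{r<|x|<32r\}$, and Lemma 3(i) applies to it. From now on $T=\{2r\le|x|\le16r\}$ and $m_f=\min_Tf$, as in Lemma 3.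

**Lemma 4.** For $W\in\{w,1-w,1\}$: $\displaystyle\int W\,d\sigma\le C\,r^{d-2}\,m_{hW}\,m_\Gamma$.

**Proof.** The idea is to write the left side as a flux through $\{4r<|x|<8r\}$. Let $\varphi=\tau$ from Lemma 3(i) for $f=\Gamma$, $(a,b)=(4,8)$. Let $\vartheta$ be a smooth cutoff, $\vartheta=1$ on $|x|\le3/4$, $\vartheta=0$ near $|x|=1$. As $\varphi=\vartheta=1$ on $S_{1/2}$ and $\nabla g=0$ for $|x|>\frac12$, (10) gives
$$\int W\,d\sigma=E(g,W\varphi\vartheta)=E(g,W\varphi).$$
The function $\psi=g\varphi$ is bounded, vanishes for $|x|<4r$, and has finite energy, as $\nabla(g\varphi)=0$ for $|x|>\frac12$. So Lemma 2 gives $E(W,g\varphi)=0$. Subtract; the terms with $\varphi\,\nabla g\cdot\nabla W$ cancel. With $Q=g/W$ in $A$,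
$$\int W\,d\sigma=\int h^2(W\nabla g-g\nabla W)\cdot\nabla\varphi=\int(hW)(hg)\,\nabla\log Q\cdot\nabla\varphi$$
$$\le\Big(\int_{4r<|x|<8r}(hW)^2|\nabla\log Q|^2\Big)^{1/2}\Big(\int\Gamma^2|\nabla\varphi|^2\Big)^{1/2}.$$
The last factor is at most $(Cr^{d-2})^{1/2}m_\Gamma$. For the first factor put $f=hW\in\{u,v,h\}$, which is positive, continuous and superharmonic in $U$. We claim $\operatorname{div}(f^2\nabla Q)=0$ in $A$. Since $f^2\nabla Q=h^2(W\nabla g-g\nabla W)$, for bounded $\phi\in W^{1,2}$ with compact support in $A$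
$$\int f^2\nabla Q\cdot\nabla\phi=E(g,W\phi)-E(W,g\phi)=0 .$$
Test with $\phi=\psi^2/Q$, $\psi$ Lipschitz with compact support in $A$ ($Q$ is continuous and positive in $A$). This gives $\int f^2\psi^2|\nabla\log Q|^2=2\int f^2\psi\nabla\psi\cdot\nabla\log Q$, hence by Cauchy–Schwarz
$$\int f^2\psi^2|\nabla\log Q|^2\le4\int f^2|\nabla\psi|^2 .$$
Take $\psi=\tau_{(2,4)}(1-\tau_{(8,16)})$ with the functions of Lemma 3(i) for $f$. It is supported in $T\subset A$, equals $1$ on $4r\le|x|\le8r$, and $\int f^2|\nabla\psi|^2\le Cr^{d-2}m_f^2$. So the first factor is at most $(Cr^{d-2})^{1/2}m_{hW}$. $\square$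

## 14. An equilibrium function near $S_r$ and the matching lower bound

We now construct the functions that will converge to the common minorant. They should equal $1$ on a large set close to the origin where $h$ is comparable with $m_h$.

**Step 1: the set $K$.** By Lemma 3(ii) for $h$ and Chebyshev's inequality, we can fix $C_1=C_1(d)$ such that the compact set
$$K:=\{x\in T:h(x)\le C_1m_h\}$$
satisfies $|T\setminus K|\le c_1r^d$, with $c_1=c_1(d)$ as small as we like. Let $\Theta$ be the set of $\omega\in S^{d-1}$ for which $\{t\in[2r,16r]:t\omega\in K\}$ has positive length. For $\omega\notin\Theta$ almost the whole segment lies in $T\setminus K$, so $|T\setminus K|\ge c\,r^d\,|S^{d-1}\setminus\Theta|$. So for $c_1$ small enough $|\Theta|\ge\frac12|S^{d-1}|$.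

**Step 2: the equilibrium function.** Let $\Phi=\Phi_r$ minimize $E$ over
$$\mathcal K=\{f\in W^{1,2}_{loc}(U):0\le f\le1,\ f=0\text{ a.e. on }\{|x|<r\},\ f=1\text{ a.e. on }K\}.$$
This class contains some $\eta\in C_c^\infty(\{r<|x|<1\})$ with $0\le\eta\le1$ and $\eta=1$ near $K$, so (T3) applies and gives the following.

1. $E(\Phi,\varphi)=0$ for every bounded $\varphi\in W^{1,2}_{loc}(U)$ with $E(\varphi)<\infty$ and $\varphi=0$ a.e. on $K\cup\{|x|<r\}$. In particular $\Phi$ is a weak solution in $\{16r<|x|<1\}$, hence continuous there.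
2. $E(\Phi,\varphi)\ge0$ for $0\le\varphi\in C_c^\infty(\{r<|x|<1\})$, since $\min(1,\Phi+t\varphi)\in\mathcal K$ for $t>0$. So there is a Radon measure $\pi\ge0$ on $\{r<|x|<1\}$ with $E(\Phi,\varphi)=\int\varphi\,d\pi$ for continuous $\varphi\in W^{1,2}$ with compact support in $\{r<|x|<1\}$. By item 1, $\operatorname{supp}\pi\subset K$.

**Step 3: the mass of $\pi$ is at least $c\,r^{d-2}m_h^2$.** Since $\Phi-\eta$ is admissible in item 1, $\pi(K)=E(\Phi,\eta)=E(\Phi)$. For a.e. $\omega$ the function $t\mapsto\Phi(t\omega)$ has a locally absolutely continuous representative on $(0,1)$. For a.e. $\omega\in\Theta$ it vanishes for $t<r$ and equals $1$ at some $t\in[2r,16r]$, so Cauchy–Schwarz gives $1\le15r\int_r^{16r}|\partial_t\Phi(t\omega)|^2dt$. With Lemma 3(iii) for $h$,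
$$\pi(K)=E(\Phi)\ge\inf_{r\le|x|\le16r}h^2\cdot r^{d-1}\int_\Theta\int_r^{16r}|\partial_t\Phi(t\omega)|^2\,dt\,d\omega\ge c\,m_h^2\,r^{d-1}\cdot\frac{|\Theta|}{15r}\ge c\,r^{d-2}m_h^2 .$$

**Step 4: computing $E(\Phi,g)$ in two ways.** Let $\vartheta\in C_c^\infty(A)$ with $\vartheta=1$ near $K$. The function $g(1-\vartheta)$ is bounded, of finite energy, and zero on $K\cup\{|x|<r\}$, so it is admissible in item 1. The function $g\vartheta$ is continuous, in $W^{1,2}$, with compact support in $A$. So
$$E(\Phi,g)=E(\Phi,g\vartheta)=\int g\,d\pi .$$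
On the other hand, let $\vartheta'$ be a smooth cutoff, $\vartheta'=1$ near $S_{1/2}$, with compact support in $\{16r<|x|<1\}$. Then $\Phi(1-\vartheta')|_A\in W^{1,2}_0(A)$: it vanishes near $S_{1/2}$, and its trace on $S_r$ is $0$ because $\Phi=0$ on $|x|<r$. As $\nabla g=0$ outside $A$, $E(g,\Phi(1-\vartheta'))=0$. And $\Phi\vartheta'$ is continuous and in $W^{1,2}$, so (10) gives
$$E(\Phi,g)=E(g,\Phi\vartheta')=\int\Phi\,d\sigma .$$
On $K$ we have $g=\Gamma/h\ge m_\Gamma/(C_1m_h)$. With Step 3,
$$\int\Phi\,d\sigma=\int g\,d\pi\ge\frac{m_\Gamma}{C_1m_h}\cdot c\,r^{d-2}m_h^2=c\,r^{d-2}m_hm_\Gamma .\tag{11}$$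

## 15. The common minorant, and the proof of Theorem A

**Step 1: $\Phi_r$ is seen on $S_{1/2}$.** Since $\Phi\le1$, (11) gives $\kappa\ge c\,r^{d-2}m_hm_\Gamma$. Lemma 4 with $W=1$ gives the reverse, $\kappa\le C\,r^{d-2}m_hm_\Gamma$. Put this into (11):
$$\int\Phi\,d\sigma\ge c_2\,\kappa,\qquad c_2=c_2(d)>0 .\tag{12}$$

**Step 2: $p$ is bounded below on $K$, uniformly in $r$.** Let $p_0=\min_{S_{1/2}}p>0$, a number that does not depend on $r$. By Lemma 4 with $W=w$, $p_0\kappa\le\int w\,d\sigma\le Cr^{d-2}m_um_\Gamma$, and similarly with $W=1-w$ and $m_v$. Together with $\kappa\ge c\,r^{d-2}m_hm_\Gamma$,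
$$m_u,\ m_v\ \ge\ \frac{p_0\,\kappa}{C\,r^{d-2}m_\Gamma}\ \ge\ c\,p_0\,m_h .$$
On $K\subset T$ therefore $\min(u,v)\ge c\,p_0\,m_h\ge(c\,p_0/C_1)\,h$, that is, $p\ge c_0:=c\,p_0/C_1$ on $K$, with $c_0$ independent of $r$.

**Step 3: $q_r:=c_0\Phi_r\le p$ a.e. in $U$.** This is a comparison between a supersolution and an equilibrium function. Write $q=q_r$ and $\varphi=(q-p)^+$. It is bounded, in $W^{1,2}_{loc}(U)$, and vanishes a.e. on $K$, where $q=c_0\le p$, and on $\{|x|<r\}$, where $q=0$. Moreover $E(\varphi)<\infty$, since $E(q)<\infty$ and, by Lemma 2, $\int_{|x|>r}h^2|\nabla p|^2\le\int_{|x|>r}h^2|\nabla w|^2<\infty$. By item 1 of Section 14, $E(q,\varphi)=0$. The function $\varphi\chi_\varepsilon\ge0$ is bounded, in $W^{1,2}$, and has compact support in $U$, so by Step 3 of Section 10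
$$0\le E(p,\varphi\chi_\varepsilon)=\int h^2\chi_\varepsilon\nabla p\cdot\nabla\varphi+\int h^2\varphi\,\nabla p\cdot\nabla\chi_\varepsilon .$$
As $\varepsilon\to0$ the second term tends to $0$ by Cauchy–Schwarz and Lemma 1, and the first tends to $E(p,\varphi)$ by dominated convergence on $\{|x|>r\}$. So $E(p,\varphi)\ge0$, and $E(\varphi)=E(q-p,\varphi)\le0$. Hence $\varphi$ is constant, and $\varphi=0$ because it vanishes on $\{|x|<r\}$.

**Step 4: the limit.** By the previous steps $q_r$ is a weak solution in $\{16r<|x|<1\}$ with $0\le q_r\le p\le1$ there. By (12), since $\sigma$ has mass $\kappa>0$ on $S_{1/2}$, $\max_{S_{1/2}}q_r\ge c_0c_2$. By (T2), along some $r_k\to0$, $q_{r_k}$ converges locally uniformly in $U$ to a weak solution $q$ with $0\le q\le p$ and $\max_{S_{1/2}}q\ge c_0c_2>0$. By (F3)(b), $hq$ is a continuous solution of $\Delta(hq)+hq\mu=0$, and $0\le hq\le hp=\min(u,v)\to0$ as $|x|\to1$. So $0\ne hq\in\mathcal H$ and $hq\le\min(u,v)$, which contradicts (9). Theorem A is proved. $\blacksquare$
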